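\title{A Baire space that is not cofinally Baire}

\begin{abstract}
A Tychonoff space $X$ is cofinally Baire if every continuous map of $X$ onto a second countable space factors through a continuous map of $X$ onto a second countable Baire space. We show in ZFC that a Baire space need not be cofinally Baire. The example is a dense Baire subspace $X$ of $\omega_1^\omega$ with a continuous bijection onto a second countable space such that every second countable space through which the bijection factors is meager in itself. Its weight $\omega_1$ is the least possible. We also show that $X$ is cofinally Baire whenever player Nonempty has a winning strategy in the Choquet game on $X$, and that a cofinally Baire space can be meager in itself.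
\end{abstract}

\section{Introduction}

All spaces in this paper are Tychonoff. Let $f:X\to M$ be a continuous onto map. A \emph{factorization of $f$ through $P$} is a pair of continuous onto maps $g:X\to P$ and $h:P\to M$ with $f=h\circ g$. Given a topological property $\mathcal P$, a space $X$ is \emph{cofinally $\mathcal P$} if every continuous map of $X$ onto a second countable space has a factorization through a second countable space with the property $\mathcal P$.

The second countable images of $X$ are preordered by factorization, and the definition says that the images with the property $\mathcal P$ are cofinal in this preorder. An image $f:X\to M$ can always be refined so that it sees countably many given continuous functions $\psi_k:X\to[0,1]$: replace $M$ by the image of the map $(f,\psi_0,\psi_1,\dots):X\to M\times[0,1]^\omega$. So the definition asks whether $\mathcal P$ can be made visible in a second countable image of $X$ by adding countably many functions to those already given.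

A space is a \emph{Baire space} if the intersection of any countable family of dense open subsets is dense. Continuous images of Baire spaces need not be Baire: the countable discrete space maps onto the rationals. That map factors through the discrete space itself, so some refinement of the image is both necessary and, in this case, sufficient. It is known that every \v{C}ech-complete space is cofinally Baire \cite{Cech}. This paper answers the following question from \cite{Cech}.

\begin{quote}
\emph{Is every Baire space cofinally Baire?}
\end{quote}

A closing-off argument suggests a positive answer. Let $X$ be a nonempty Baire space, let $g:X\to P$ be a second countable image, and suppose that $P$ is the union of closed nowhere dense sets $F_n$. Some $g^{-1}(F_n)$ contains a nonempty set of the form $\{x:\psi(x)>0\}$ with $\psi:X\to[0,1]$ continuous, and in the image of $(g,\psi)$ the preimage of $F_n$ has nonempty interior. Thus a single function destroys any given witness of meagerness. The weak point is that the refined image has new closed nowhere dense sets, and only countably many functions may be added in total. The answer is in fact negative. Give $\omega_1$ the discrete topology and $\omega_1^\omega$ the product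 topology.

\begin{theorem}[ZFC]\label{thm:main}
There are a dense subspace $X\subset\omega_1^\omega$ which is a Baire space and a continuous bijection $f:X\to M$ onto a second countable space $M$ such that, whenever $f=h\circ g$ with continuous onto maps $g:X\to P$, $h:P\to M$ and $P$ second countable, the space $P$ is meager in itself. In particular, $X$ is a zero-dimensional metrizable Baire space that is not cofinally Baire.
\end{theorem}

Closing off does succeed when the Baire property of $X$ is witnessed by one object that makes only countably many demands. In the \emph{Choquet game} on a nonempty space $X$, players Empty and Nonempty alternately choose nonempty open sets $U_0\supset V_0\supset U_1\supset V_1\supset\cdots$, where Empty chooses the sets $U_n$, and Nonempty wins if $\bigcap_nV_n\neq\emptyset$. If Nonempty has a winning strategy, then $X$ is Baire: given dense open sets $G_n$ and a nonempty open set $U$, let Empty play $U_0=U\cap G_0$ and $U_{n+1}=V_n\cap G_{n+1}$.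

\begin{theorem}\label{thm:choquet}
Suppose that Nonempty has a winning strategy in the Choquet game on $X$. Then every continuous map of $X$ onto a second countable space has a factorization through a second countable space which contains a dense completely metrizable subspace. In particular, $X$ is cofinally Baire.
\end{theorem}

\begin{proposition}\label{prop:simple}
\begin{enumerate}
\item[(i)] Every Baire space of countable weight is cofinally Baire; so the weight $\omega_1$ of the space in Theorem~\ref{thm:main} is least possible.
\item[(ii)] There is a cofinally Baire space which is meager in itself.
\end{enumerate}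
\end{proposition}

Proposition~\ref{prop:simple} is proved in Section~\ref{sec:simple} and Theorem~\ref{thm:choquet} in Section~\ref{sec:choquet}; neither is needed for Theorem~\ref{thm:main}. The proof of Theorem~\ref{thm:main} has four parts. Section~\ref{sec:scale} exhibits a subspace $R$ of $\omega^\omega$ such that every continuous map from a second countable Baire space into $R$ is locally constant on a dense open set. Section~\ref{sec:reduction} uses $R$ to define $f$ and reduces the theorem to a property of the second countable Baire subspaces of $X$ in its own topology. Section~\ref{sec:space} constructs a space $X$ with this property, and Section~\ref{sec:baire} shows that $X$ is dense and Baire.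

\section{Preliminaries}\label{sec:prelim}

\subsection*{Category}
A subset of a space $Z$ is \emph{nowhere dense} if its closure has empty interior, \emph{meager} if it is a countable union of nowhere dense sets, and \emph{comeager} if its complement is meager. The space $Z$ is \emph{meager in itself} if $Z$ is a meager subset of $Z$. By the Baire category theorem, completely metrizable spaces are Baire.

\begin{lemma}\label{lem:cat}
Let $Z$ be a space.
\begin{enumerate}
\item[(a)] If $U\subset Z$ is open and $A\subset U$, then $A$ is meager in $U$ if and only if $A$ is meager in $Z$. The space $Z$ is Baire if and only if no nonempty open subset of $Z$ is meager. Open subspaces of Baire spaces are Baire.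
\item[(b)] If $A\subset Z$ is nonmeager, then $A\cap V$ is dense in $V$ for some nonempty open $V$, and among any countably many closed sets that cover $A$ one has nonempty interior.
\item[(c)] A dense $G_\delta$ subspace of a Baire space is Baire. A space with a dense Baire subspace is Baire.
\item[(d)] If $Z$ is second countable and not meager in itself, then $Z$ has a nonempty open Baire subspace.
\item[(e)] A locally constant function on a second countable space takes only countably many values.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) If $A\subset U$ and a nonempty open set $O$ lies in the closure of $A$ in $Z$, then $O\cap U$ is nonempty (it meets $A$) and lies in the closure of $A$ in $U$; conversely, open subsets of $U$ are open in $Z$. So $A$ is nowhere dense in $U$ exactly when it is nowhere dense in $Z$, which gives the first statement. For the second, the complements of dense open sets are the closed nowhere dense sets, and $\bigcap_nG_n$ misses an open set $O$ exactly when $O\subset\bigcup_n(Z\setminus G_n)$. The third statement follows from the first two.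

(b) The set $A$ is not nowhere dense; let $V$ be the interior of its closure. If closed sets $F_n$ cover $A$, one of them is not nowhere dense.

(c) Let $D=\bigcap_nO_n$ be dense in the Baire space $Z$, with $O_n$ open. A dense open subset of $D$ has the form $G\cap D$ with $G$ open in $Z$, and $G$ is dense in $Z$ because $D$ is. For such sets $G_n$, the set $\bigcap_n(G_n\cap O_n)$ is dense in $Z$ and equals $\bigcap_n(G_n\cap D)$. For the second statement, let $D$ be a dense Baire subspace of $Z$ and let $G_n$ be dense open in $Z$. The sets $G_n\cap D$ are dense open in $D$, so their intersection is dense in $D$ and hence in $Z$.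

(d) Let $G$ be the union of the meager members of a countable base; it is open and meager. Put $Q=Z\setminus\operatorname{cl}G$. If $Q$ were empty, then $Z\setminus G$ would be nowhere dense and $Z=G\cup(Z\setminus G)$ would be meager. A nonempty meager open subset of $Q$ would contain a nonempty meager basic set, which is a subset of $G$, although $Q\cap G=\emptyset$. By (a), $Q$ is Baire.

(e) The fibers are pairwise disjoint nonempty open sets.
\end{proof}

In particular, a nonempty space that is meager in itself is not Baire.

\subsection*{Sequences of ordinals}
An ordinal is the set of the smaller ordinals, and $\omega=\{0,1,2,\dots\}$. For an ordinal $\alpha$, the sets $\alpha^{<\omega}$ and $\alpha^\omega$ consist of the finite and of the infinite sequences with entries below $\alpha$. We write $|s|$ for the length of $s$, $s\subset x$ if $x$ extends $s$, $x\restriction k$ for the initial segment of length $k$, and $s^\frown t$ for concatenation. The sets $[s]=\{x\in\omega_1^\omega:s\subset x\}$, $s\in\omega_1^{<\omega}$, form a clopen base of $\omega_1^\omega$ of size $\omega_1$, and the topology is induced by the metric $d(x,y)=2^{-\min\{n\,:\,x(n)\ne y(n)\}}$ for $x\neq y$. Hence every subspace of $\omega_1^\omega$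 is metrizable, zero-dimensional and of weight at most $\omega_1$. We use repeatedly that a countable set of countable ordinals is bounded in $\omega_1$. For $y,z\in\omega^\omega$, the relation $y<^*z$ (respectively $y\le^*z$, $y=^*z$) means that $y(n)<z(n)$ (respectively $\le$, $=$) for all but finitely many $n$.

\section{The simplest cases}\label{sec:simple}

The cheapest way to turn a second countable space into a Baire space is to isolate the points of a countable dense set.

\begin{lemma}\label{lem:isolate}
Let $M$ be a second countable space and $E\subset M$ a countable dense set. Let $M_E$ be the set $M$ with the topology generated by the open sets of $M$ and the singletons $\{e\}$, $e\in E$. Then $M_E$ is a second countable Baire space, $E$ is a dense set of isolated points of $M_E$, and the identity $M_E\to M$ is continuous.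
\end{lemma}

\begin{proof}
Send $y\in M$ to $(y,(\mathbf 1_{y=e})_{e\in E})\in M\times2^E$. The topology that this injection induces on $M$ is generated by the open sets of $M$, the sets $\{e\}$ and the sets $M\setminus\{e\}$, and the last are already open in $M$. So $M_E$ embeds in $M\times2^E$ and is Tychonoff and second countable. The open sets of $M$ and the singletons $\{e\}$ form a base, so every nonempty open set meets $E$. A dense open set contains all isolated points, so any intersection of dense open sets contains the dense set $E$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:simple}]
(i) If $X$ is second countable and Baire, take $P=X$, $g=\mathrm{id}$ and $h=f$. The space in Theorem~\ref{thm:main} has weight at most $\omega_1$ and is not cofinally Baire, so its weight is exactly $\omega_1$.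

(ii) A \emph{P-space} is a space whose $G_\delta$-sets are open. Every P-space $Y$ is cofinally Baire. Indeed, let $f:Y\to M$ be continuous and onto with $M$ second countable. Points of $M$ are $G_\delta$-sets, so all fibers of $f$ are open, and $f$ is continuous for every topology on the set $M$. Take $P=M_E$ as in Lemma~\ref{lem:isolate}, $g=f:Y\to P$ and $h=\mathrm{id}$.

It remains to find a P-space that is meager in itself. Let $Y$ be the set of functions $x:\omega_1\times\omega\to2$ such that $x(\cdot,n)\not\equiv0$ for only finitely many $n$. For $x\in Y$ and countable $A\subset\omega_1\times\omega$ let $N(x,A)=\{y\in Y:y\restriction A=x\restriction A\}$. If $y\in\bigcap_iN(x_i,A_i)$ for countably many $i$, then $N(y,\bigcup_iA_i)\subset\bigcap_iN(x_i,A_i)$ and $\bigcup_iA_i$ is countable. So the sets $N(x,A)$ form a base of a topology in which $G_\delta$-sets are open. Each $N(x,A)$ is closed, since $N(y,A)$ misses it when $y\notin N(x,A)$, and these clopen sets separate points; hence $Y$ is Tychonoff. The sets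
\[
F_n=\{x\in Y:\ x(\cdot,m)\equiv0\text{ for all }m\ge n\}
\]
cover $Y$. Each $F_n$ is closed, because a point outside $F_n$ is recognized by one coordinate. Each $F_n$ has empty interior: given $N(x,A)$, choose $\alpha<\omega_1$ with $(\alpha,n)\notin A$ and change the value of $x$ at $(\alpha,n)$ to $1$; the new function belongs to $N(x,A)\setminus F_n$.
\end{proof}

\section{A well-ordered set of sequences}\label{sec:scale}

To prove Theorem~\ref{thm:main} we must control all second countable Baire spaces through which $f$ might factor. The tool is a target space that Baire spaces can map into only in a trivial way.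

Let $\mathfrak b$ be the least size of a subset of $\omega^\omega$ that has no upper bound for $\le^*$. A countable family $\{u_k:k\in\omega\}$ is bounded by $n\mapsto\max_{k\le n}u_k(n)$, so $\mathfrak b\ge\omega_1$. We fix a sequence $(r_\xi)_{\xi<\mathfrak b}$ in $\omega^\omega$ such that
\begin{enumerate}
\item[(R1)] each $r_\xi$ is strictly increasing and $r_\xi(0)\ge1$;
\item[(R2)] $\zeta<\xi$ implies $r_\zeta<^*r_\xi$;
\item[(R3)] $\{r_\xi:\xi<\mathfrak b\}$ has no upper bound for $\le^*$.
\end{enumerate}
To construct it, let $\{u_\xi:\xi<\mathfrak b\}$ be unbounded. At stage $\xi$ the family $\{r_\zeta:\zeta<\xi\}\cup\{u_\xi\}$ has size less than $\mathfrak b$, so it has a $\le^*$-bound $v$. Let $r_\xi$ be strictly increasing with $r_\xi>v$ pointwise. Then (R1) and (R2) hold, and (R3) holds because $u_\xi\le^*r_\xi$.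

Let $R$ be the subspace $\{y\in\omega^\omega:y=^*r_\xi\text{ for some }\xi<\mathfrak b\}$ of $\omega^\omega$. By (R2) the ordinal $\xi$ is determined by $y$; we call it the \emph{rank} $\rho(y)$. For $y,z\in R$,
\begin{equation}\label{eq:rank}
y<^*z\iff\rho(y)<\rho(z),
\end{equation}
since $\rho(y)<\rho(z)$ gives $y<^*z$, while $\rho(y)=\rho(z)$ gives $y=^*z$ and $\rho(y)>\rho(z)$ gives $z<^*y$. So $R$ is well-ordered up to countable classes, and by \eqref{eq:rank} the order is a countable union of closed relations. These two features are all that the next lemma uses; (R1) and (R3) are not needed for it.

\begin{lemma}\label{lem:rigid}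
Let $B$ be a second countable Baire space and $\varphi:B\to R$ a continuous map. Then $\varphi$ is locally constant on a dense open subset of $B$.
\end{lemma}

\begin{proof}
Let $O$ be the union of all open sets on which $\varphi$ is constant. Suppose that $O$ is not dense, and let $U$ be a nonempty open set disjoint from $O$. Write $\rho(x)$ for $\rho(\varphi(x))$ and put $U_\eta=\{x\in U:\rho(x)<\eta\}$ for $\eta\le\mathfrak b$. Since $U_{\mathfrak b}=U$ is nonmeager, there is a least $\eta$ such that $U_\eta$ is nonmeager, and $\eta>0$ because $U_0=\emptyset$.

\emph{Case $\eta=\mu+1$.} Since $U_\mu$ is meager, the set $\{x\in U:\varphi(x)=^*r_\mu\}$ is nonmeager. It is the union of the sets $\{x\in U:\varphi(x)=y\}$, closed in $U$, where $y$ ranges over the countably many sequences with $y=^*r_\mu$. By Lemma~\ref{lem:cat}(b) one of them has nonempty interior, on which $\varphi$ is constant. This contradicts $U\cap O=\emptyset$.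

\emph{Case $\eta$ limit.} We first pass to a nonempty open set $V\subset U$ on which all ranks are below $\eta$. If $\eta=\mathfrak b$, let $V=U$. If $\eta<\mathfrak b$, then by \eqref{eq:rank} the nonmeager set $U_\eta=\{x\in U:\varphi(x)<^*r_\eta\}$ is the union over $m$ of the sets $\{x\in U:\varphi(x)(n)<r_\eta(n)\text{ for all }n\ge m\}$, which are closed in $U$, and one of them contains a nonempty open set $V$. For every $x\in V$ we have $\rho(x)+1<\eta$, so
\begin{equation}\label{eq:below}
\{y\in V:\rho(y)\le\rho(x)\}\subset U_{\rho(x)+1}\ \text{ is meager for every }x\in V.
\end{equation}
We shall find one $x\in V$ for which $\{y\in V:\rho(y)>\rho(x)\}$ is meager as well. Then $V$ is meager, which is impossible in a Baire space.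

The sets
\[
F_m=\{(x,y)\in V^2:\ \varphi(x)(n)<\varphi(y)(n)\text{ for all }n\ge m\}
\]
are closed in $V^2$, and $\bigcup_mF_m=\{(x,y)\in V^2:\rho(x)<\rho(y)\}$ by \eqref{eq:rank}. No $F_m$ contains a product $U'\times V'$ of nonempty open sets: for $y\in V'$, all points of $U'$ would have rank below $\rho(y)$, and the nonempty open set $U'$ would be meager by \eqref{eq:below}. Let $\{V_k:k\in\omega\}$ be a base of $V$ consisting of nonempty sets, and put
\[
Z_{m,k}=\{x\in V:\{x\}\times V_k\subset F_m\}=\bigcap_{y\in V_k}\{x\in V:(x,y)\in F_m\}.
\]
Each $Z_{m,k}$ is closed in $V$, and its interior $U'$ is empty because $U'\times V_k\subset F_m$. As $V$ is Baire and there are only countably many pairs $(m,k)$, there is a point $x\in V\setminus\bigcup_{m,k}Z_{m,k}$; this is the only use of second countability. For each $m$, the set $\{y\in V:(x,y)\in F_m\}$ is closed in $V$ and contains no $V_k$, so it is nowhere dense. The union of these sets over $m$ is $\{y\in V:\rho(y)>\rho(x)\}$.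
\end{proof}

The Baire property of $B$ cannot be dropped: $R$ is closed under finite changes, so it has no isolated points, and the identity of $R$ is constant on no nonempty open set.

\section{What a Baire factor looks like}\label{sec:reduction}

Since $\omega_1\le\mathfrak b$, the sequences $r_\alpha$ with $\alpha<\omega_1$ are available as names for the countable ordinals, and they are pairwise distinct. Define
\[
f:\omega_1^\omega\to(\omega^\omega)^\omega,\qquad f(x)=(r_{x(n)})_{n\in\omega}.
\]
This map is injective, and it is continuous because each coordinate $x\mapsto x(n)$ is locally constant. The image of any $X\subset\omega_1^\omega$ is a separable metrizable space. If an injective map factors as $h\circ g$ with $g$ onto $P$, then $g$ is a bijection, so $P$ is the domain with a coarser topology. The following example determines these topologies for one coordinate and shows how a Baire factor arises for the full product.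

\begin{example}\label{ex:one}
Let $M_0=\{r_\alpha:\alpha<\omega_1\}\subset R$ and consider the bijection $\alpha\mapsto r_\alpha$ from the discrete space $\omega_1$ onto $M_0$. Let $\tau$ be a second countable topology on $\omega_1$ for which this map is continuous, and suppose that $(\omega_1,\tau)$ is Baire. By Lemma~\ref{lem:rigid} the map is locally constant on a dense open set, and it is injective, so the set $I$ of $\tau$-isolated points is $\tau$-dense. On $I$ the topology $\tau$ agrees with the original discrete topology. The set $I$ is countable, and it is infinite, because a finite set is $\tau$-closed and cannot be dense in $\omega_1$.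

Conversely, let $E\subset M_0$ be countable and dense, and let $P=((M_0)_E)^\omega$ with $(M_0)_E$ as in Lemma~\ref{lem:isolate}. The map $f:\omega_1^\omega\to M_0^\omega$ factors through $P$, again because coordinates are locally constant. The subspace $E^\omega$ is dense in $P$ and is a countable power of a discrete space, hence completely metrizable, so $P$ is Baire by Lemma~\ref{lem:cat}(c).
\end{example}

In the example, the factor $P$ is Baire because $\omega_1^\omega$ contains a second countable Baire subspace, the copy of $E^\omega$, in which every nonempty open set takes infinitely many values in almost all coordinates. We show that a dense $X\subset\omega_1^\omega$ without such subspaces has no Baire factor. Call a set $W\subset\omega_1^\omega$ \emph{narrow} if $\{x(k):x\in W\}$ is finite for all but finitely many $k$.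

\begin{proposition}\label{prop:reduction}
Let $X\subset\omega_1^\omega$ be dense, and suppose that
\begin{enumerate}
\item[(N)] every nonempty second countable Baire subspace of $X$ has a nonempty relatively open subset that is narrow.
\end{enumerate}
If $f\restriction X:X\to f(X)$ factors through a second countable space $P$, then $P$ is meager in itself.
\end{proposition}

\begin{proof}
Let $f\restriction X=h\circ g$ with $g:X\to P$ and $h:P\to f(X)$ continuous and onto, and suppose that $P$ is not meager in itself. Let $\tau_X$ be the topology of $X$ and $\tau=\{g^{-1}(G):G\text{ open in }P\}$. As $g$ is a continuous bijection, $(X,\tau)$ is homeomorphic to $P$ and $\tau\subset\tau_X$. As $h$ is continuous, the maps $\varphi_n:(X,\tau)\to R$, $\varphi_n(x)=r_{x(n)}$, are continuous. By Lemma~\ref{lem:cat}(d) there is a nonempty $\tau$-open set $Q\subset X$ such that $(Q,\tau)$ is a second countable Baire space.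

\emph{The two topologies agree on a $\tau$-dense $G_\delta$ subset of $Q$.} By Lemma~\ref{lem:rigid} there are $\tau$-open sets $O_n\subset Q$, $\tau$-dense in $Q$, on which $\varphi_n$ is $\tau$-locally constant. Since $\alpha\mapsto r_\alpha$ is injective, $x\mapsto x(n)$ is $\tau$-locally constant on $O_n$. The set $D=\bigcap_nO_n$ is a $\tau$-dense $G_\delta$ in $Q$, so $(D,\tau)$ is a nonempty second countable Baire space by Lemma~\ref{lem:cat}(c). All coordinates are $\tau$-locally constant on $D$, so the sets $[s]\cap D$ are $\tau$-open in $D$. Together with $\tau\subset\tau_X$, this shows that $\tau$ and $\tau_X$ coincide on $D$.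

\emph{Narrowness spreads to a $\tau$-open set.} The set $D$ is now a nonempty second countable Baire subspace of $(X,\tau_X)$. By (N) there are a nonempty relatively open set $W\subset D$ and $m\in\omega$ such that $\{x(k):x\in W\}$ is finite for all $k\ge m$. Write $W=D\cap U$ with $U\subset Q$ $\tau$-open. Since $D$ is $\tau$-dense in $Q$, the set $W$ is $\tau$-dense in $U$. For $k\ge m$ the set $\varphi_k(W)$ is finite, hence closed in $R$, and $\tau$-continuity of $\varphi_k$ gives $\varphi_k(U)\subset\varphi_k(W)$. So $\{x(k):x\in U\}$ is finite for all $k\ge m$.

\emph{Contradiction.} The nonempty set $U$ is also $\tau_X$-open, so $[x\restriction k]\cap X\subset U$ for some $x\in U$ and some $k\ge m$. Since $X$ is dense in $\omega_1^\omega$, it meets $[(x\restriction k)^\frown\langle\alpha\rangle]$ for every $\alpha<\omega_1$. So the $k$-th coordinate takes every value in $\omega_1$ on $U$.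
\end{proof}

The word ``finite'' in the definition of a narrow set cannot be replaced by ``countable'': by Lemma~\ref{lem:cat}(e), every coordinate takes only countably many values on a second countable subspace of $\omega_1^\omega$, so $X=\omega_1^\omega$ would satisfy the weakened condition, and Example~\ref{ex:one} gives it a Baire factor.

\section{The space $X$}\label{sec:space}

We need a dense Baire subspace of $\omega_1^\omega$ with property (N). The natural narrow sets come from growth bounds. If $\lambda$ is a countably infinite ordinal, $\nu:\lambda\to\omega$ is a bijection and $r\in\omega^\omega$, then the set of $x\in\lambda^\omega$ with $\nu\circ x<^*r$ is a countable union of closed narrow sets. We shall admit a point $x$ into $X$ only if it obeys such a bound. Property (N) then follows if every second countable Baire subspace has an open piece on which, for a dense $G_\delta$ set of points, the same $\lambda$ and the same $r$ serve. For $\lambda$ this is easy to arrange: let $\lambda$ be the supremum of the entries of $x$. The choice of $r$ needs more care, as the case of $\omega^\omega$ shows.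

\begin{example}\label{ex:wait}
Fix $p\in\omega^\omega$. The sets $G_i=\{x\in\omega^\omega:x(n)=p(n)\text{ for some }n\ge i\}$ are dense and open in $\omega^\omega$: a finite sequence of length $n\ge i$ enters $G_i$ when the entry $p(n)$ is appended. Let $r\ge1$ pointwise. If $r\le^*p$, then no $x<^*r$ lies in $\bigcap_iG_i$. If $r\not\le^*p$, put $x(n)=p(n)$ at the infinitely many $n$ with $r(n)>p(n)$, and $x(n)=0$ elsewhere; then $x<r$ pointwise and $x\in\bigcap_iG_i$.
\end{example}

So the bound must be allowed to depend on the dense open sets. An unbounded family of bounds suffices for the sets of Example~\ref{ex:wait}, and the way to respect the bound is to wait, writing zeros, until the bound exceeds the cost of entering the next set. We therefore use all the bounds $r_\xi$. To make $\xi$ constant on an open piece of a Baire subspace, we write $r_\xi$ into the point $x$ itself, so that it can be read off by a continuous map into $R$ to which Lemma~\ref{lem:rigid} applies.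

The code cannot occupy fixed positions $a_0<a_1<\cdots$. Suppose that $c(x)(i)=x(a_i)$ when this entry is finite and $c(x)(i)=0$ otherwise. Members of $R$ are eventually strictly increasing, and each set $\{x:c(x)(i)<c(x)(i+1)\text{ for all }i\ge m\}$ is closed and nowhere dense in $\omega_1^\omega$ (extend a finite sequence by zeros). A dense set of points with $c(x)\in R$ would be meager in itself. The positions of the code will instead depend on $\lambda$, which no finite initial segment of $x$ decides.

\subsection*{Records and codes}
Let $\Lambda$ be the set of limit ordinals $\lambda$ with $\omega<\lambda<\omega_1$. For each $\lambda\in\Lambda$ fix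
\begin{itemize}
\item a set $C_\lambda\subset\lambda\setminus\omega$ of order type $\omega$ that is cofinal in $\lambda$, and
\item a bijection $\nu_\lambda:\lambda\to\omega$ with $\nu_\lambda(0)=0$.
\end{itemize}
For a finite or infinite sequence $x$ with entries below $\lambda$, a position $n$ is a \emph{$\lambda$-record} of $x$ if $x(n)\in C_\lambda$ and $x(n)>x(j)$ for all $j<n$ with $x(j)\in C_\lambda$. Whether $n$ is a record depends only on $x\restriction(n+1)$. Let
\[
B_\lambda=\{x\in\lambda^\omega:\ x\text{ has infinitely many }\lambda\text{-records}\}.
\]
For $x\in B_\lambda$ with records $n_0<n_1<\cdots$, define the \emph{code} $c_\lambda(x)\in\omega^\omega$ by $c_\lambda(x)(i)=x(n_i+1)$ if this entry is finite, and $c_\lambda(x)(i)=0$ otherwise. For instance, if $\lambda=\omega+\omega$, $C_\lambda=\{\omega+j:j\in\omega\}$ and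
\[
x=(3,\ \omega+2,\ 5,\ \omega+1,\ \omega+2,\ \omega+4,\ \omega+7,\ 1,\ \dots),
\]
then the first records are the positions $1,5,6$, and the code begins with $5,0,1$.

\begin{lemma}\label{lem:levels}
Each $B_\lambda$ is a $G_\delta$ subset of $\omega_1^\omega$, and $c_\lambda:B_\lambda\to\omega^\omega$ is continuous. If $x\in B_\lambda$, then the entries of $x$ are cofinal in $\lambda$. The sets $B_\lambda$, $\lambda\in\Lambda$, are pairwise disjoint.
\end{lemma}

\begin{proof}
Let $G_k$ be the union of the sets $[s]$ over all $s\in\lambda^{<\omega}$ with at least $k$ records. Then $B_\lambda=\bigcap_kG_k$: such an $s$ has length at least $k$, so a point of $\bigcap_kG_k$ has all its entries below $\lambda$ and infinitely many records. The value $c_\lambda(x)(i)$ depends only on $x\restriction(n_i+2)$, so $c_\lambda$ is continuous. The entries of $x\in B_\lambda$ at its records form a strictly increasing sequence in $C_\lambda$. Since $C_\lambda$ has order type $\omega$, this sequence is cofinal in $C_\lambda$ and hence in $\lambda$. So $\lambda$ is the supremum of the entries of $x$ and is determined by $x$.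
\end{proof}

\begin{definition}\label{def:X}
For $\lambda\in\Lambda$ let
\[
X_\lambda=\{x\in B_\lambda:\ \text{there is }\xi<\mathfrak b\text{ with }c_\lambda(x)=^*r_\xi\text{ and }\nu_\lambda\circ x<^*r_\xi\},
\]
and let $X=\bigcup_{\lambda\in\Lambda}X_\lambda\subset\omega_1^\omega$.
\end{definition}

A point of $X_\lambda$ thus carries, after its records, a description of a bound that it obeys. By Lemma~\ref{lem:levels}, $X\cap B_\lambda=X_\lambda$.

\begin{proposition}\label{prop:narrow}
The space $X$ has property \emph{(N)}.
\end{proposition}

\begin{proof}
Let $D\subset X$ be a nonempty second countable Baire subspace.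

\emph{Fixing $\lambda$.} By Lemma~\ref{lem:cat}(e) each coordinate takes countably many values on $D$, so $D\subset\beta^\omega$ for some $\beta<\omega_1$. If $x\in D\cap X_\lambda$, then the entries of $x$ are below $\beta$ and cofinal in $\lambda$, so $\lambda\le\beta$. Hence $D$ is the union of the countably many sets $D\cap B_\lambda$ with $\lambda\le\beta$, and one of them is nonmeager in $D$. By Lemma~\ref{lem:cat}(b), for this $\lambda$ there is a nonempty relatively open $V\subset D$ in which $D_1=V\cap B_\lambda$ is dense. As a dense $G_\delta$ in the Baire space $V$, the set $D_1$ is a nonempty second countable Baire space, and $D_1\subset X\cap B_\lambda=X_\lambda$.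

\emph{Fixing $\xi$.} The code $c_\lambda$ maps $D_1$ continuously into $R$. By Lemma~\ref{lem:rigid} it is constant on a nonempty open subset $V_1$ of $D_1$; let $\xi$ be the rank of its value. For $x\in V_1$, the ordinal that witnesses $x\in X_\lambda$ is the rank of $c_\lambda(x)$, which is $\xi$. Therefore $V_1\subset\bigcup_mK_m$, where
\[
K_m=\{x\in\lambda^\omega:\ \nu_\lambda(x(n))<r_\xi(n)\text{ for all }n\ge m\}.
\]
Each $K_m$ is closed in $\omega_1^\omega$, being an intersection of clopen conditions on single coordinates, and it is narrow, because the $n$-th coordinate takes at most $r_\xi(n)$ values on it when $n\ge m$.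

\emph{Fixing $m$.} Since $V_1$ is Baire, some $K_m$ contains a nonempty set $V_2$ that is open in $V_1$ and hence in $D_1$. Write $V_2=D_1\cap W$ with $W$ open in $V$, hence in $D$. As $D_1$ is dense in $V$, the set $V_2$ is dense in $W$, and since $K_m$ is closed, $W\subset K_m$. So $W$ is narrow.
\end{proof}

\section{The space $X$ is dense and Baire}\label{sec:baire}

\begin{proposition}\label{prop:baire}
If $s_0\in\omega_1^{<\omega}$ and $G_0,G_1,\dots$ are dense open subsets of $\omega_1^\omega$, then $X\cap[s_0]\cap\bigcap_iG_i\neq\emptyset$. Consequently, $X$ is dense in $\omega_1^\omega$ and is a Baire space.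
\end{proposition}

The point $x$ to be built must enter each $G_i$, and the block of entries that achieves this is not under our control. It could violate the bound, and it could create records and so corrupt the code. Waiting, as in Example~\ref{ex:wait}, handles the first danger. For the second, the order of the choices matters: the blocks are fixed first, then $\lambda$ is chosen so that the blocks create no $\lambda$-records, and only then is $\xi$ chosen.

\begin{proof}
The first statement with all $G_i=\omega_1^\omega$ says that $X$ is dense. A dense open subset of $X$ then has the form $G\cap X$ with $G$ dense open in $\omega_1^\omega$, so the first statement also says that $X$ is Baire. We prove the first statement.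

\emph{The blocks.} For $s\in\omega_1^{<\omega}$ and $i\in\omega$ choose $\sigma_i(s)\in\omega_1^{<\omega}$ extending $s$ with $[\sigma_i(s)]\subset G_i$.

\emph{Choice of $\lambda$.} Call an ordinal $\varepsilon$ \emph{stable} if $\omega<\varepsilon<\omega_1$ and $\sigma_i(s)\in\varepsilon^{<\omega}$ for all $s\in\varepsilon^{<\omega}$ and $i\in\omega$. If $\alpha_0<\alpha_1<\cdots$ are countable ordinals, every finite sequence with entries below $\sup_j\alpha_j$ lies in some $\alpha_j^{<\omega}$. This has two consequences. First, stable ordinals are unbounded in $\omega_1$: given $\alpha_0$ with $\omega<\alpha_0<\omega_1$, let $\alpha_{j+1}>\alpha_j$ be a countable ordinal above the countably many entries of the sequences $\sigma_i(s)$ with $s\in\alpha_j^{<\omega}$ and $i\in\omega$; then $\sup_j\alpha_j$ is stable. Second, the supremum of stable ordinals $\varepsilon_0<\varepsilon_1<\cdots$ is stable. Choose such a sequence with $s_0\in\varepsilon_0^{<\omega}$ and let $\lambda=\sup_j\varepsilon_j$. Then $\lambda\in\Lambda$, $\lambda$ is stable, and the stable ordinals below $\lambda$ are cofinal in $\lambda$. Write $C=C_\lambda$ and $\nu=\nu_\lambda$; records are $\lambda$-records.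

\emph{Choice of $\xi$.} For $s\in\lambda^{<\omega}$ and $n\ge|s|$ let $s^{(n)}$ be $s$ followed by zeros, of total length $n$. The cost of entering $G_i$ after waiting until position $n$ is
\[
p_{s,i}(n)=\max\bigl(\{0\}\cup\{\nu(\alpha):\ \alpha\text{ is an entry of }\sigma_i(s^{(n)})\}\bigr)\qquad(n\ge|s|),
\]
which is defined because $\lambda$ is stable; put $p_{s,i}(n)=0$ for $n<|s|$. There are countably many functions $p_{s,i}$, so some $v\in\omega^\omega$ satisfies $p_{s,i}\le^*v$ for all $s$ and $i$. By (R3) there is $\xi<\mathfrak b$ with $r_\xi\not\le^*v$. Write $r=r_\xi$. Then $r(n)>v(n)$ for infinitely many $n$, and therefore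
\begin{equation}\label{eq:often}
\text{for all }s\in\lambda^{<\omega}\text{ and }i\in\omega:\quad r(n)>p_{s,i}(n)\text{ for infinitely many }n.
\end{equation}

\emph{The construction.} We build $s_0\subset s_1\subset\cdots$ in $\lambda^{<\omega}$. Let $s_i$ be given and let $q_i$ be the number of its records. Step $i$ writes one record, then one digit of the code, then enters $G_i$.
\begin{enumerate}
\item[(1)] Choose $c\in C$ and a stable $\varepsilon<\lambda$ such that $c$ exceeds all entries of $s_i$ and $c=\max(C\cap\varepsilon)$. To do so, let $c'\in C$ exceed all entries of $s_i$ and let $\varepsilon<\lambda$ be stable with $\varepsilon>c'$. The set $C\cap\varepsilon$ contains $c'$, and it is finite because $C$ has order type $\omega$ and is cofinal in $\lambda$; let $c$ be its maximum.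
\item[(2)] Let $d=r(q_i)\in\omega$. Since $r$ is strictly increasing, there is $n\ge|s_i|$ with $r(n)>\nu(c)$ and $r(n)>\nu(d)$. Let $t=(s_i^{(n)})^\frown\langle c,d\rangle$. All entries of $t$ are at most $c$, since $d<\omega\le c$, so $t\in\varepsilon^{<\omega}$.
\item[(3)] By \eqref{eq:often} choose $n'\ge|t|$ with $r(n')>p_{t,i}(n')$, and let $s_{i+1}=\sigma_i(t^{(n')})$. Since $\varepsilon$ is stable, $s_{i+1}\in\varepsilon^{<\omega}$.
\end{enumerate}
With $w$ denoting the block added by $\sigma_i$, the new sequence is
\[
s_{i+1}=\underbrace{\underbrace{s_i{}^\frown\langle0,\dots,0\rangle}_{\text{length }n}{}^\frown\langle c,d\rangle^\frown\langle0,\dots,0\rangle}_{\text{length }n'}{}^\frown w .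
\]

\emph{Records.} The zeros between $s_i$ and position $n$ are not in $C$, because $C\cap\omega=\emptyset$. Position $n$ is a record, because $c\in C$ exceeds all earlier entries. Every entry of $s_{i+1}$ after position $n$ is below $\varepsilon$, so if it lies in $C$ it is at most $c=\max(C\cap\varepsilon)$ and gives no record. Hence $q_{i+1}=q_i+1$, and record number $q_i$ (counting from $0$) is position $n$, which is followed by the finite entry $r(q_i)$.

\emph{Bounds.} We check that $\nu(s_{i+1}(j))<r(j)$ whenever $|s_i|\le j<|s_{i+1}|$. For a padding zero, $\nu(0)=0<r(j)$ by (R1). For $j=n$ we have $\nu(c)<r(n)$, and for $j=n+1$ we have $\nu(d)<r(n)<r(n+1)$. For $j\ge n'$ the entry $\alpha=s_{i+1}(j)$ satisfies $\nu(\alpha)\le p_{t,i}(n')<r(n')\le r(j)$. Here the monotonicity of $r$ turns an inequality at the single position $n'$ into a bound for the whole block $w$, whatever its length.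

Let $x=\bigcup_is_i\in\lambda^\omega$. Then $x$ has infinitely many records, $c_\lambda(x)(q)=r_\xi(q)$ for all $q\ge q_0$, and $\nu(x(j))<r_\xi(j)$ for all $j\ge|s_0|$. So $x\in X_\lambda\subset X$. Finally, $x\in[s_0]$, and $x\in[s_{i+1}]\subset G_i$ for every $i$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $X$ be the space of Definition~\ref{def:X}, let $f$ be the restriction to $X$ of the map of Section~\ref{sec:reduction}, and let $M=f(X)$. Then $f$ is a continuous bijection onto a second countable space, and $X$ is dense in $\omega_1^\omega$ and Baire by Proposition~\ref{prop:baire}. By Propositions~\ref{prop:narrow} and~\ref{prop:reduction}, every second countable space $P$ through which $f$ factors is meager in itself. Such a $P$ is nonempty, so it is not Baire.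
\end{proof}

\section{Closing off under a winning strategy}\label{sec:choquet}

A strategy for Nonempty in the Choquet game is a function $\Sigma$ that assigns an answer $V_n=\Sigma(U_0,\dots,U_n)$ to the moves that Empty has made so far. If Empty is restricted to a countable family of open sets, then $\Sigma$ produces only countably many answers. So countably many functions make all the relevant answers visible in a second countable image, and Nonempty can then win on the image by simulating a play on $X$. A \emph{cozero set} is a set $\{x\in X:\psi(x)>0\}$ with $\psi:X\to[0,1]$ continuous; in a Tychonoff space the cozero sets form a base.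

\begin{proof}[Proof of Theorem~\ref{thm:choquet}]
Let $\Sigma_0$ be a winning strategy. Let $\Sigma(U_0,\dots,U_n)$ be a nonempty cozero subset of $\Sigma_0(U_0,\dots,U_n)$. Moves of Empty that are legal against $\Sigma$ are legal against $\Sigma_0$, and in both plays the intersection of the answers equals $\bigcap_nU_n$. So $\Sigma$ is a winning strategy whose answers are cozero sets. For each cozero set $V$ fix a continuous $\psi_V:X\to[0,1]$ with $V=\psi_V^{-1}((0,1])$.

Let $f:X\to M$ be continuous and onto with $M$ second countable. A second countable Tychonoff space embeds in $[0,1]^\omega$, so we may assume $M\subset[0,1]^\omega$; let $f_k:X\to[0,1]$ be the coordinates of $f$.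

\emph{The factor $P$.} For a family $\mathcal C$ of continuous functions $X\to[0,1]$, let $\mathcal B(\mathcal C)$ be the family of nonempty finite intersections of sets $\varphi^{-1}(I)$, where $\varphi\in\mathcal C$ and $I$ is the trace on $[0,1]$ of an open interval with rational endpoints. If $\mathcal C$ is countable, so is $\mathcal B(\mathcal C)$. Let $\mathcal C_0=\{f_k:k\in\omega\}$, and let $\mathcal C_{j+1}$ consist of $\mathcal C_j$ and all functions $\psi_{\Sigma(U_0,\dots,U_n)}$, where $U_0,\dots,U_n\in\mathcal B(\mathcal C_j)$ are the moves of Empty in a legal play against $\Sigma$. Then $\mathcal C=\bigcup_j\mathcal C_j$ is countable, and $\mathcal B=\mathcal B(\mathcal C)=\bigcup_j\mathcal B(\mathcal C_j)$. If $U_0,\dots,U_n\in\mathcal B$ are legal moves, they lie in one $\mathcal B(\mathcal C_j)$, so $V=\Sigma(U_0,\dots,U_n)$ satisfies $\psi_V\in\mathcal C$ and $V=\psi_V^{-1}((0,1])\in\mathcal B$.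

Let $g:X\to[0,1]^{\mathcal C}$ be given by $g(x)=(\varphi(x))_{\varphi\in\mathcal C}$, let $P=g(X)$, and let $h(p)=(p_{f_k})_{k\in\omega}$ for $p\in P$. Then $P$ is second countable, $f=h\circ g$, and $h(P)=f(X)=M$. A set $U=\bigcap_{i\le l}\varphi_i^{-1}(I_i)\in\mathcal B$ is the preimage under $g$ of the basic open set $\{p\in P:p_{\varphi_i}\in I_i\text{ for }i\le l\}$. Hence $g(U)$ is this set, $U=g^{-1}(g(U))$, and $\{g(U):U\in\mathcal B\}$ is a base of nonempty open subsets of $P$.

\emph{Nonempty wins on $P$.} Suppose that Empty plays $W_n\subset P$, with $W_n\subset g(V_{n-1})$ if $n>0$, where $V_{n-1}\in\mathcal B$ comes from the previous round. Nonempty picks $U_n\in\mathcal B$ with $g(U_n)\subset W_n$. For $n>0$ we have $U_n\subset g^{-1}(g(V_{n-1}))=V_{n-1}$, so $U_n$ is a legal move of Empty on $X$. Let $V_n=\Sigma(U_0,\dots,U_n)\in\mathcal B$. Nonempty answers with the open set $g(V_n)\subset g(U_n)\subset W_n$. Since $\bigcap_nV_n\neq\emptyset$, also $\bigcap_ng(V_n)\neq\emptyset$.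

\emph{The dense completely metrizable subspace.} Recall that a space is Polish if it is separable and completely metrizable. By a theorem of Oxtoby \cite[Theorem 8.17(i)]{Kechris}, a nonempty separable metrizable space on which Nonempty has a winning strategy in the Choquet game is comeager in every Polish space in which it is dense. Apply this to $P$ and its closure $\widehat P$ in $[0,1]^{\mathcal C}$, a compact metrizable space. The comeager set $P$ contains a countable intersection $D$ of dense open subsets of $\widehat P$. The set $D$ is dense by the Baire category theorem, and it is completely metrizable as a $G_\delta$ subset of a Polish space. By Lemma~\ref{lem:cat}(c), $P$ is Baire.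
\end{proof}

Theorems~\ref{thm:main} and~\ref{thm:choquet} together show that Nonempty has no winning strategy in the Choquet game on the Baire space $X$ of Definition~\ref{def:X}.

\begin{thebibliography}{9}

\bibitem{Cech}
\emph{Every \v{C}ech-complete space is cofinally Baire} (Q6552639),
\texttt{https://mardi.schubotz.org/wiki/Item:Q6552639}.

\bibitem{Kechris}
Kechris, \emph{Classical Descriptive Set Theory}.

\end{thebibliography}
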